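\title{Finite transitive sets of unit vectors lie in small cubes}

\begin{abstract}
A set of unit vectors in $\mathbb R^d$ is transitive if its group of isometries acts transitively on it. We prove that every finite transitive set of unit vectors in $\mathbb R^d$ is contained in a cube of side length $O(1/\sqrt{\log d})$, with an absolute implied constant. More generally, for every $1\le k\le d$ the space $\mathbb R^d$ splits orthogonally into $k$-dimensional subspaces (one possibly smaller) onto each of which every point of the set projects to a vector of norm $O(1/\sqrt{\log(2d/k)})$, and this is sharp up to the constant. The proof combines a choice of scale for groups that permute orthogonal blocks, a structure theorem for primitive finite orthogonal groups that rests on the classification of finite simple groups, and a mixing step with the Haar matrix.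
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{The question}

A subset $X$ of the unit sphere in $\mathbb R^d$ is \emph{transitive} if the group of isometries of $X$ acts transitively on $X$. A finite transitive set is the same thing as an orbit $Gv=\{gv:g\in G\}$ of a unit vector $v$ under a finite subgroup $G$ of the orthogonal group $O(d)$. Indeed, an isometry $\varphi$ of $X$ preserves inner products, because $\langle x,y\rangle=1-\frac12|x-y|^2$ for unit vectors. Hence $|\sum_x c_x\varphi(x)|=|\sum_x c_x x|$ for all real coefficients $c_x$, so $\varphi$ extends to a linear isometry of the span of $X$, and we extend it further by the identity on the orthogonal complement. These extensions form the group $G$.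

How far can such a set spread over the sphere? For a unit vector $e$, the number
\[
h(e)=\max_{g\in G}|\langle gv,e\rangle|\le1
\]
is the largest distance from a point of $Gv$ to the hyperplane $e^\perp$. Green proved that every finite transitive set of unit vectors in $\mathbb R^d$ lies within distance $O(1/\sqrt{\log d})$ of some hyperplane, and that this is tight, as shown by the set of all signings and permutations of
\begin{equation}\label{eq:green}
\frac1{\sqrt{H_d}}\Bigl(1,\frac1{\sqrt2},\dots,\frac1{\sqrt d}\Bigr),\qquad H_d=1+\frac12+\dots+\frac1d .
\end{equation}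
Sah, Sawhney and Zhao proved that there is a constant $C$ such that for every $1\le k\le d/(\log d)^C$, every finite transitive set of unit vectors in $\mathbb R^d$ lies within distance $O(1/\sqrt{\log(d/k)})$ of some subspace of codimension $k$, and that this bound is tight up to a constant factor. All implied constants here and below are absolute.

Write $P_U$ for the orthogonal projection onto a subspace $U$. A set $X$ lies within distance $\delta$ of a subspace $Z$ exactly when $|P_{Z^\perp}x|\le\delta$ for all $x\in X$. So the second theorem, with $k=\lfloor\sqrt d\rfloor$ and $d$ large, supplies $\lfloor\sqrt d\rfloor$ orthonormal directions $e$ with $h(e)=O(1/\sqrt{\log d})$. It is natural to ask whether such directions can be found that form a whole orthonormal basis. A \emph{cube of width $w$} in $\mathbb R^d$ is a set $\{p+\sum_{i=1}^dt_ie_i:0\le t_i\le w\}$ with $p\in\mathbb R^d$ and $e_1,\dots,e_d$ an orthonormal basis. The following question is posed, as a conjecture, in \cite{problem}.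

\begin{quote}
\emph{Is there an absolute constant $A$ such that for every $d\ge2$, every finite transitive set of unit vectors in $\mathbb R^d$ is contained in a cube of width $A/\sqrt{\log d}$?}
\end{quote}

Every set of unit vectors lies in a cube of width $2$, and without either hypothesis essentially nothing better is true. The whole sphere is transitive but infinite, and needs width $2$. A finite $\delta$-net of the sphere has points within $\delta$ of $e_1$ and of $-e_1$, so it needs width at least $2-2\delta$. One cannot answer the question by applying Green's theorem repeatedly: once a good direction $e_1$ has been chosen, the hyperplane $e_1^\perp$ is in general not $G$-invariant, and the projection of $Gv$ onto it need not be an orbit.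

\subsection{Results}

The answer to the question is yes.

\begin{theorem}\label{thm:cube}
There is an absolute constant $A_0$ such that for all $d\ge2$, every finite group $G\le O(d)$ and every unit vector $v\in\mathbb R^d$, there is an orthonormal basis $e_1,\dots,e_d$ of $\mathbb R^d$ with
\[
|\langle gv,e_i\rangle|\le A_0/\sqrt{\log d}\qquad\text{for all $g\in G$ and all $i$.}
\]
Hence every finite transitive set of unit vectors in $\mathbb R^d$ lies in a cube of width $2A_0/\sqrt{\log d}$.
\end{theorem}

We prove a stronger statement, which covers every codimension $k\le d$.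

\begin{theorem}\label{thm:main}
There is an absolute constant $C$ such that the following hold for all $1\le k\le d$.
\begin{itemize}
\item[(a)] For every finite group $G\le O(d)$ and all $v^{(1)},\dots,v^{(r)}\in\mathbb R^d$ \textup{(}$r$ arbitrary\textup{)} with $\sum_i|v^{(i)}|^2\le1$, there is an orthogonal decomposition $\mathbb R^d=U_1\oplus\dots\oplus U_{\lceil d/k\rceil}$, with $\dim U_j=k$ for all $j$ except possibly one smaller, such that
\[
|P_{U_j}\,gv^{(i)}|\le C/\sqrt{\log(2d/k)}\qquad\text{for all $g,i,j$.}
\]
\item[(b)] There is a finite transitive set $X_{d,k}$ of unit vectors in $\mathbb R^d$ such that every $k$-dimensional subspace $Y\le\mathbb R^d$ has some $x\in X_{d,k}$ with $|P_Yx|\ge1/\sqrt{\pi\log(1+d/k)}$.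
\end{itemize}
\end{theorem}

Theorem~\ref{thm:cube} is the case $k=r=1$ of part (a): the $U_j$ are lines $\mathbb Re_j$, and $\log(2d)\ge\log d$. Since $1+d/k\le2d/k$, part (b) shows that part (a) is sharp up to the constant. The set $X_{d,k}$ will be symmetric, $X_{d,k}=-X_{d,k}$. If a cube of width $w$ contains $X_{d,1}$, take $Y=\mathbb Re_1$ in (b): both $x$ and $-x$ lie in the cube, so $w\ge2/\sqrt{\pi\log(1+d)}$. Thus the order $1/\sqrt{\log d}$ in Theorem~\ref{thm:cube} is optimal.

Families of vectors appear in (a) because the proof produces them: when $G$ permutes orthogonal blocks, the components of $v$ in the different blocks become a family of vectors in a single block, with squared norms summing to at most $1$. This condition cannot be weakened to $|v^{(i)}|\le1$ for each $i$, as a net of the sphere with the trivial group shows.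

\subsection{Plan of the proof}

Section~\ref{sec:signed} works out examples for the group of signed permutation matrices. They show where the logarithm comes from and lead to the proof of part (b). The rest of the paper proves part (a). If $G$ is small, a random orthonormal basis works (Section~\ref{sec:random}), so the task is to understand what makes a finite orthogonal group large. We split $\mathbb R^d$ as finely as possible into orthogonal blocks permuted by $G$ and treat the orbits of blocks one at a time.
\begin{itemize}
\item If an orbit has many blocks, we ignore everything about $G$ except that it permutes them. The vector has mass on about $\log d$ dyadic scales, some scale is quiet, and a basis that is flat at that scale works (Section~\ref{sec:blocks}).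
\item If an orbit has few blocks, each block is large, and its stabilizer acts on it as a primitive group. Such a group is either small up to real or complex scalars, and then a random basis works, or it acts through a large symmetric group, and then Section~\ref{sec:blocks} applies again (Section~\ref{sec:primitive}).
\item These steps leave a bad subspace, of small relative dimension, on which we know nothing. Mixing each bad direction with about $\log d$ good ones removes it (Section~\ref{sec:absorb}).
\end{itemize}
Section~\ref{sec:proof} assembles the pieces. A reader who wants only Theorem~\ref{thm:cube} may set $k=1$ there and skip Section~\ref{sub:flat}.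

The external inputs are the classification of finite simple groups (CFSG), the degree bounds of Landazuri--Seitz and of Rasala in the form stated in the proof of Lemma~\ref{lem:quasi}, standard properties of the generalized Fitting subgroup, and concentration of measure on spheres.

\medskip\noindent\textbf{Conventions.} The logarithm $\log$ is natural. The letters $C,c,C_1,\dots$ denote positive absolute constants; an unindexed $C$ or $c$ may change from line to line. All vector spaces are finite-dimensional, $|\cdot|$ is the Euclidean norm, $\epsilon_1,\epsilon_2,\dots$ is the standard basis of $\mathbb R^N$, and $\mathbf 1^\perp\subset\mathbb R^N$ is the space of vectors with coordinate sum zero. We use repeatedly that for integers $b\ge\kappa\ge1$, a list of $b$ objects can be cut into consecutive groups with sizes in $[\kappa,2\kappa)$: take groups of size $\kappa$ and add the leftover objects to the last one.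

\section{Signed permutations and the lower bound}\label{sec:signed}

Let $G$ be the group of all signed permutation matrices and let $v=a$ with $a_1\ge\dots\ge a_d\ge0$. If $f_1^*\ge\dots\ge f_d^*$ is the decreasing rearrangement of the moduli of the coordinates of a unit vector $f$, then choosing the signs and the permutation optimally gives
\[
h(f)=\sum_ia_if_i^* .
\]
Since $\sum_i\langle v,e_i\rangle^2=1$, no orthonormal basis has $h(e_i)<d^{-1/2}$ for all $i$. The first example shows that polynomially small values do occur, but that the right basis depends on $v$.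

We need orthonormal bases whose vectors are spread evenly over $b$ coordinates. Identify these coordinates with $l\in\mathbb Z/b$. The \emph{real Fourier basis} consists of the constant $b^{-1/2}$, the functions $\sqrt{2/b}\cos(2\pi jl/b)$ and $\sqrt{2/b}\sin(2\pi jl/b)$ for $1\le j<b/2$, and $(-1)^l/\sqrt b$ if $b$ is even. It is an orthonormal basis of $\mathbb R^b$ with all entries at most $\sqrt{2/b}$ in modulus, and its nonconstant members form an orthonormal basis of the sum-zero space.

\begin{example}[One scale]\label{ex:one}
Let $a$ have $s$ coordinates equal to $s^{-1/2}$ and the others $0$. For $s=1$ the orbit is the vertex set $\{\pm\epsilon_i\}$ of the cross-polytope, and for $s=d$ it is the vertex set of a cube. If $f$ has $b$ coordinates of modulus $b^{-1/2}$ and the others $0$, then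
\[
h(f)=\frac{\min(s,b)}{\sqrt{sb}}=\min\Bigl(\sqrt{s/b},\sqrt{b/s}\Bigr).
\]
So $f$ is a good direction exactly when its scale $b$ is far from the scale $s$ of $a$. For $s\ge\sqrt d$ the standard basis ($b=1$) has $h=s^{-1/2}\le d^{-1/4}$. For $s<\sqrt d$ the real Fourier basis of $\mathbb R^d$ has $h\le s\cdot s^{-1/2}\sqrt{2/d}\le\sqrt2\,d^{-1/4}$.
\end{example}

\begin{example}[All scales]\label{ex:all}
Let $a$ be the vector \eqref{eq:green}. Each range $2^p<i\le2^{p+1}$ inside $\{1,\dots,d\}$ carries between $1/(2H_d)$ and $1/H_d$ of the squared norm, so no scale is free. For $f$ as in Example~\ref{ex:one} and every $b$,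
\[
h(f)=(bH_d)^{-1/2}\sum_{i\le b}i^{-1/2}\ge(bH_d)^{-1/2}\,b\cdot b^{-1/2}=H_d^{-1/2}.
\]
\end{example}

These examples suggest the answer. A unit vector has about $\log_2d$ dyadic scales, so some scale carries squared mass at most about $1/\log_2d$, and a basis that is flat at that scale should have $h\approx1/\sqrt{\log d}$; Example~\ref{ex:all} indicates that this cannot be improved. A $k$-dimensional subspace contains a unit vector in a good position with respect to any $k$ coordinates it can see, so for codimension $k$ mass placed on scales below $k$ would be wasted. We therefore flatten the vector \eqref{eq:green} on its first $k$ coordinates and spread its mass over the $\log_2(d/k)$ scales between $k$ and $d$.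

\begin{proof}[Proof of Theorem~\ref{thm:main}(b)]
Put $\Sigma=\sum_{i=1}^d\frac1{i+k}\le\int_k^{d+k}\frac{dt}t=\log(1+d/k)$ and $a_i=\Sigma^{-1/2}(i+k)^{-1/2}$ for $1\le i\le d$. Then $a$ is a unit vector. Let $X_{d,k}$ be its orbit under the signed permutation matrices, a finite transitive set with $X_{d,k}=-X_{d,k}$.

Let $\dim Y=k$ and $p_i=|P_Y\epsilon_i|^2$. Then $0\le p_i\le1$ and $\sum_ip_i=\operatorname{tr}P_Y=k$. Permuting coordinates preserves $X_{d,k}$, so we may assume $p_1\ge p_2\ge\cdots$. Then $ip_i\le k$, and
\[
p_i\le\min(1,k/i)\le\frac{2k}{i+k},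
\]
because $1\le2k/(i+k)$ for $i\le k$ and $k/i\le2k/(i+k)$ for $i\ge k$. Consequently $\sqrt{p_i}\ge p_i\sqrt{(i+k)/(2k)}$.

We look for a vector $y\in Y$ that correlates with some signing of $a$, and find it by averaging. Let $y$ be a standard Gaussian vector in $Y$. Its coordinate $y_i=\langle y,P_Y\epsilon_i\rangle$ is a centered Gaussian of variance $p_i$, so $\mathbb E|y_i|=\sqrt{2p_i/\pi}$; also $\mathbb E|y|\le(\mathbb E|y|^2)^{1/2}=\sqrt k$. Therefore
\[
\mathbb E\sum_i|y_i|a_i=\sqrt{\frac2{\pi\Sigma}}\sum_i\frac{\sqrt{p_i}}{\sqrt{i+k}}\ge\sqrt{\frac2{\pi\Sigma}}\;\frac{\sum_ip_i}{\sqrt{2k}}=\sqrt{\frac k{\pi\Sigma}}\ge\frac{\mathbb E|y|}{\sqrt{\pi\Sigma}} .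
\]
As $y\ne0$ almost surely, some nonzero $y\in Y$ has $\sum_i|y_i|a_i\ge|y|/\sqrt{\pi\Sigma}$. Let $x_i=\pm a_i$ with the sign of $y_i$ (either sign if $y_i=0$). Then $x\in X_{d,k}$ and
\[
|P_Yx|\ge\langle x,y\rangle/|y|\ge1/\sqrt{\pi\Sigma}\ge1/\sqrt{\pi\log(1+d/k)}.\qedhere
\]
\end{proof}

\section{Few vectors: a random basis}\label{sec:random}

We use concentration of measure in the following form.

\medskip\noindent\textbf{L\'evy's inequality.} \emph{There is an absolute constant $c_0>0$ such that, if $y$ is uniformly distributed on the unit sphere of a Euclidean space of dimension $n\ge2$ and $\varphi$ is a $1$-Lipschitz real function on that sphere, then $\Pr(\varphi(y)\ge\mathbb E\varphi(y)+u)\le2e^{-c_0nu^2}$ for all $u\ge0$.}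

\medskip
For such $y$, invariance under rotations gives $\mathbb E\langle y,z\rangle^2=|z|^2/n$ for every fixed $z$ in the space.

\begin{lemma}\label{lem:random}
Let $W$ be a Euclidean space of dimension $m\ge2$, let $1\le k\le m$, and let $\mathcal Y\subset W$ be a set of at most $M$ vectors of norm at most $1$. If $u>0$ and $2mMe^{-c_0mu^2}<1$, then $W$ is an orthogonal sum of subspaces $U$ with $k\le\dim U<2k$ and $|P_Uy|\le\sqrt{2k/m}+u$ for all $y\in\mathcal Y$.
\end{lemma}

\begin{proof}
Cut a fixed orthonormal basis of $W$ into groups with sizes in $[k,2k)$, spanning subspaces $U_0$, and let $U=RU_0$ with $R\in O(W)$ Haar-random. For $0\ne y\in\mathcal Y$ we have $|P_Uy|=|y|\,|P_{U_0}\xi|$ with $\xi=R^{-1}y/|y|$ uniform on the unit sphere. The function $\xi\mapsto|y|\,|P_{U_0}\xi|$ is $1$-Lipschitz with mean at most $(\mathbb E|P_{U_0}\xi|^2)^{1/2}=(\dim U_0/m)^{1/2}\le\sqrt{2k/m}$. So the bound fails for a given pair $(U,y)$ with probability at most $2e^{-c_0mu^2}$, and there are at most $mM$ pairs.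
\end{proof}

Take $k=1$, $\mathcal Y=Gv$ and $u=1/\sqrt{\log d}$. If $\log|G|\le c_0d/(2\log d)$ and $d$ is large, the lemma gives an orthonormal basis with $h\le\sqrt{2/d}+1/\sqrt{\log d}$. Three kinds of groups escape this argument. The signed permutation matrices form a group of order $2^dd!$. The symmetric group $S_{d+1}$ acts on $\mathbf 1^\perp\subset\mathbb R^{d+1}$ and has order $(d+1)!$. And if $J$ is orthogonal with $J^2=-1$, the maps $\cos\phi+J\sin\phi$ with $\phi\in\frac{2\pi}n\mathbb Z$ form a group of arbitrarily large order $n$. The last kind is harmless, since $|P_U(\cos\phi+J\sin\phi)x|\le|P_Ux|+|P_UJx|$: two vectors control the whole orbit of $x$. The first two kinds are the subject of the next section.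

\section{Permuted blocks}\label{sec:blocks}

Let $T$ be a Euclidean space. We identify $\mathbb R^N\otimes T$ with $T^N$ by $f\otimes w=(f(l)w)_{l\le N}$. The group $O(T)\wr S_N$ consists of the maps $\gamma$ of $T^N$ given by $(\gamma x)_l=\tau_lx_{\sigma(l)}$ with $\sigma\in S_N$ and $\tau_1,\dots,\tau_N\in O(T)$. For $T=\mathbb R$ these are the signed permutation matrices. For a subset $B\subset\{1,\dots,N\}$ let $E_B$ be the space of $f\in\mathbb R^N$ supported on $B$ with $\sum_lf(l)=0$, and for a partition $\mathcal B$ of $\{1,\dots,N\}$ let $E_{\mathcal B}=\bigoplus_{B\in\mathcal B}E_B$. Then $E_{\mathcal B}\subset\mathbf 1^\perp$, and the codimension of $E_{\mathcal B}$ in $\mathbb R^N$ is the number of parts.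

\begin{proposition}\label{prop:block}
There is an absolute constant $C_1$ with the following property. Let $\kappa\ge1$ and $N$ be integers with $\rho=N/\kappa\ge16$, and let $x^{(i)}\in T^N$ be finitely many vectors with $\sum_i|x^{(i)}|^2\le1$. Then there are a partition $\mathcal B$ of $\{1,\dots,N\}$ into at most $N/\sqrt\rho$ parts and an orthogonal decomposition of $E_{\mathcal B}$ into subspaces $F$ with $\kappa\le\dim F<2\kappa$ such that
\[
|P_{F\otimes T}\,\gamma x^{(i)}|\le C_1/\sqrt{\log\rho}\qquad\text{for all $F$, all $i$ and all $\gamma\in O(T)\wr S_N$.}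
\]
\end{proposition}

The group $O(T)\wr S_N$ is infinite when $\dim T\ge2$; finiteness plays no role here. We first find a quiet scale, then prove the case $\kappa=1$ with explicit bases, and then the general case.

\subsection{A quiet scale}

For $x\in T^N$ let $a_1\ge a_2\ge\dots\ge a_N$ be the decreasing rearrangement of the norms $|x_l|$, put $a_l=0$ for $l>N$, and define
\[
b_p(x)=2^{p/2}a_{2^p}\qquad(p\ge0).
\]
These numbers do not change when $x$ is replaced by $\gamma x$. The number $b_p^2$ measures the mass at scale $2^p$: it is at least $\sum_{2^p<l\le2^{p+1}}a_l^2$ and, for $p\ge1$, at most $2\sum_{2^{p-1}<l\le2^p}a_l^2$. The second bound gives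
\begin{equation}\label{eq:mass}
\sum_{p\ge0}b_p(x)^2\le a_1^2+2\sum_{l\ge2}a_l^2\le2|x|^2 .
\end{equation}
As in Example~\ref{ex:one}, a vector that is flat at scale $2^q$ also feels the mass at the smaller scales $2^p$, with a weight that decays in $q-p$. So the quantity to make small is a weighted sum of the $b_p$.

\begin{lemma}\label{lem:quiet}
Let $\theta(0),\theta(1),\dots\ge0$ have finite sum $\Theta$, and put $\Phi_q(x)=\sum_{p=0}^q\theta(q-p)b_p(x)$. In the setting of Proposition~\ref{prop:block} there is an integer $q$ with $\kappa\sqrt\rho\le2^q\le N$ and $\Phi_q(x^{(i)})\le\Theta\sqrt{8/\log\rho}$ for all $i$.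
\end{lemma}

\begin{proof}
By the Cauchy--Schwarz inequality, $\Phi_q(x)^2\le\Theta\sum_{p\le q}\theta(q-p)b_p(x)^2$. Summing over $q$ and using \eqref{eq:mass} gives $\sum_q\Phi_q(x)^2\le2\Theta^2|x|^2$, and hence $\sum_q\sum_i\Phi_q(x^{(i)})^2\le2\Theta^2$. The admissible $q$ are the integers in an interval of length $\log_2(N/(\kappa\sqrt\rho))=\frac12\log_2\rho\ge2$, so there are at least $\lfloor\frac12\log_2\rho\rfloor\ge\frac14\log\rho$ of them. For one of them, $\sum_i\Phi_q(x^{(i)})^2\le8\Theta^2/\log\rho$.
\end{proof}

This is where the hypothesis $\sum_i|x^{(i)}|^2\le1$ is used: a single scale has to be quiet for all the vectors at once. Given $q$ from the lemma, we put $s=2^q$ and partition $\{1,\dots,N\}$ into parts with sizes in $[s,2s)$. There are at most $N/s\le N/\sqrt\rho$ of them, as required.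

\subsection{Lines: the Fourier basis}\label{sub:fourier}

\begin{proof}[Proof of Proposition~\ref{prop:block} for $\kappa=1$]
Apply Lemma~\ref{lem:quiet} with $\theta(l)=2^{-l/2}$, so that $\Theta=2+\sqrt2$ and $\Phi_q(x)=2^{-q/2}\sum_{p\le q}2^pa_{2^p}$. On each part $B$ take the nonconstant members $f$ of the real Fourier basis. They form an orthonormal basis of $E_B$ with entries at most $\sqrt{2/s}$ in modulus. Let $F=\mathbb Rf$.

Fix $x=x^{(i)}$ and $z=\gamma x$. The projection of $z$ onto $F\otimes T$ is $f\otimes\sum_lf(l)z_l$. Since $|B|<2s$, at most the $2s$ largest norms contribute: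
\[
|P_{F\otimes T}z|\le\sum_{l\in B}|f(l)|\,|z_l|\le\sqrt{2/s}\,(a_1+\dots+a_{2s}).
\]
The $2^p$ indices $l\in(2^p,2^{p+1}]$ have $a_l\le a_{2^p}$, so
\[
a_1+\dots+a_{2s}\le a_1+\sum_{p\le q}2^pa_{2^p}\le2\sum_{p\le q}2^pa_{2^p}=2\sqrt s\,\Phi_q(x).
\]
Hence $|P_{F\otimes T}z|\le2\sqrt2\,\Phi_q(x)\le8(2+\sqrt2)/\sqrt{\log N}\le28/\sqrt{\log N}$.
\end{proof}

\begin{remark}\label{rem:signed}
The constant vectors $|B|^{-1/2}\mathbf 1_B$ have entries at most $\sqrt{2/s}$ as well, so they satisfy the same bound. With $T=\mathbb R$ and a single vector, this proves Theorem~\ref{thm:cube} with $A_0=28$ for every group of signed permutation matrices in dimension $d\ge16$. We discard the constants in Proposition~\ref{prop:block} because for the action of $S_N$ on $\mathbf 1^\perp\otimes T$ the subspaces $F\otimes T$ must lie inside $\mathbf 1^\perp\otimes T$. The price is a small lost subspace, which Section~\ref{sec:absorb} recovers.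
\end{remark}

\subsection{Subspaces: random flat decompositions}\label{sub:flat}

For $J\subset B$ let $P_J$ be the projection onto the coordinates in $J$. What we used about a Fourier vector $f$ on a part of size $b$ is flatness: $|P_Jf|^2\le2|J|/b$ for all $J$. For $\kappa>1$ we need flatness of every unit vector of $F$. Grouping $\kappa$ Fourier vectors and applying the Cauchy--Schwarz inequality only gives $2\kappa|J|/b$, which loses a factor $\kappa$. Some loss for small $J$ is forced: $\sum_{l\in B}|P_F\epsilon_l|^2=\dim F\ge\kappa$, so some unit vector of $F$ has squared mass at least $\kappa/b$ on a single coordinate. For $|J|\ge\kappa$, however, random subspaces are flat up to a logarithm, which comes from the union bound over $J$. Put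
\[
\lambda(t)=t\log(e/t)\qquad(0<t\le1).
\]
This function is increasing, because $\lambda'(t)=\log(1/t)\ge0$, and $t\le\lambda(t)\le2\sqrt t$, because $1\le1+2\log t^{-1/2}\le2t^{-1/2}$.

\begin{lemma}\label{lem:flat}
There is an absolute constant $C_2$ such that, if $\kappa\ge1$ and $|B|=b\ge4\kappa$, then $E_B$ is an orthogonal sum of subspaces $F$ with $\kappa\le\dim F<2\kappa$ and
\[
|P_Jf|\le C_2\sqrt{\lambda(|J|/b)}\,|f|\qquad\text{for all $F$, all $f\in F$ and all $J\subset B$ with $|J|\ge\kappa$.}
\]
\end{lemma}

\begin{proof}
Take a Haar-random orthonormal basis of $E_B$, which has dimension $b-1\ge b/2$, and cut it into groups with sizes in $[\kappa,2\kappa)$, spanning subspaces $F$. Each $F$ is the image of the random isometry $\mathcal T:\mathbb R^{\dim F}\to E_B$ that sends the standard basis to the group, and $\mathcal Tw$ is uniform on the unit sphere of $E_B$ for each fixed unit vector $w$.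

Fix $J$ with $|J|=j\ge\kappa$ and write $\lambda_j=\lambda(j/b)$. For $y$ uniform on the unit sphere of $E_B$ and $l\in B$ we have $\mathbb Ey_l^2=|P_{E_B}\epsilon_l|^2/(b-1)=1/b$. So the $1$-Lipschitz function $y\mapsto|P_Jy|$ has mean at most $\sqrt{j/b}\le\sqrt{\lambda_j}$. L\'evy's inequality with $u^2=18\lambda_j/c_0$ gives
\[
\Pr\bigl(|P_J\mathcal Tw|\ge\sqrt{\lambda_j}+u\bigr)\le2e^{-c_0bu^2/2}=2e^{-9b\lambda_j}.
\]
To pass from one $w$ to all, recall that the unit sphere of $\mathbb R^n$ has a $\frac12$-net with at most $5^n$ points, and that the norm of a linear map $A$ is at most twice the maximum of $|Aw'|$ over the net: if $|Aw|=\|A\|$ and $|w-w'|\le\frac12$, then $|Aw'|\ge\frac12\|A\|$. So the lemma holds with $C_2=2(1+\sqrt{18/c_0})$ unless the event above occurs for some group, some net point and some $J$.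

There are at most $b/\kappa$ groups. Since $\kappa\le j\le b\lambda_j$, each net has at most $5^{2\kappa}\le e^{4b\lambda_j}$ points. There are at most $(eb/j)^j=e^{b\lambda_j}$ sets $J$ of size $j$. The total failure probability is thus at most $\sum_{j\ge\kappa}\frac{2b}\kappa e^{-4b\lambda_j}$. Using both $b\lambda_j\ge b\lambda_\kappa=\kappa\log(eb/\kappa)$ and $b\lambda_j\ge j$, we bound it by
\[
\frac{2b}\kappa\Bigl(\frac\kappa{eb}\Bigr)^{2\kappa}\sum_{j\ge1}e^{-2j}\le\frac{2\kappa}{e^2b}\cdot\frac1{e^2-1}<1.\qedhere
\]
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:block} for general $\kappa$]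
Apply Lemma~\ref{lem:quiet} with $\theta(l)=\bigl(2(1+l)2^{-l}\bigr)^{1/2}$, whose sum $\Theta$ is an absolute constant. Each part $B$ has size $b\ge s\ge\kappa\sqrt\rho\ge4\kappa$; decompose $E_B$ by Lemma~\ref{lem:flat}.

Fix $F\subset E_B$, $x=x^{(i)}$, $z=\gamma x$ and a unit vector $y\in F\otimes T$. We must bound $\langle z,y\rangle$. Write $y=\sum_wf_w\otimes w$ with $w$ running over an orthonormal basis of $T$ and $f_w\in F$, $\sum_w|f_w|^2=1$. For $J\subset B$ with $|J|\ge\kappa$,
\begin{equation}\label{eq:flat}
\sum_{l\in J}|y_l|^2=\sum_w|P_Jf_w|^2\le C_2^2\,\lambda(|J|/b).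
\end{equation}
List $B=\{l_1,\dots,l_b\}$ in order of decreasing $|z_l|$; then $|z_{l_n}|\le a_n$. Let $2^{p_0}$ be the least power of $2$ that is at least $\kappa$, so $2^{p_0}<2\kappa\le b$. We split $\langle z,y\rangle\le\sum_n|z_{l_n}||y_{l_n}|$ into dyadic ranges of $n$ and apply the Cauchy--Schwarz inequality in each.

\emph{The range $n\le2^{p_0}$}, where flatness gives nothing finer, contributes at most $C_2|x|\sqrt{\lambda(2^{p_0}/b)}$ by \eqref{eq:flat}. Here $2^{p_0}/b\le2\kappa/s\le2/\sqrt\rho$, so $\lambda(2^{p_0}/b)\le2(2/\sqrt\rho)^{1/2}\le4\rho^{-1/4}$.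

\emph{The range $2^p<n\le n_p:=\min(2^{p+1},b)$}, for $p\ge p_0$ and $2^p<b$, has $p\le q$ because $b<2^{q+1}$. It has at most $2^p$ terms, each with $|z_{l_n}|\le a_{2^p}$. By \eqref{eq:flat} for $J=\{l_1,\dots,l_{n_p}\}$ it contributes at most $C_2b_p(x)\sqrt{\lambda(n_p/b)}$. With $l=q-p$ we have $n_p/b\le\min(1,2^{1-l})$, so $\lambda(n_p/b)\le\lambda(1)=1\le\theta(0)^2$ if $l=0$, and $\lambda(n_p/b)\le2^{1-l}(1+(l-1)\log2)\le\theta(l)^2$ if $l\ge1$.

Adding up,
\[
|P_{F\otimes T}z|\le2C_2\rho^{-1/8}+C_2\Phi_q(x)\le2C_2\rho^{-1/8}+C_2\Theta\sqrt{8/\log\rho}\le C_1/\sqrt{\log\rho}.\qedhere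
\]
\end{proof}

\section{Absorbing a small bad subspace}\label{sec:absorb}

Let $\mathcal X$ be a set of vectors of norm at most $1$ in a Euclidean space $V$, and put $h(U)=\sup_{x\in\mathcal X}|P_Ux|\le1$ for a subspace $U$, and $h(u)=h(\mathbb Ru)$ for a unit vector $u$. Suppose most vectors of an orthonormal basis are good, $h\le\varepsilon$, and a few are bad. If $u_0$ is bad and $u_1$ is good, then $(u_0\pm u_1)/\sqrt2$ are orthonormal and have $h\le(1+\varepsilon)/\sqrt2$: the bad direction has been diluted. To dilute it down to $\varepsilon$ we mix $u_0$ with $D-1$ good vectors, $D\approx\varepsilon^{-2}$, by an orthogonal matrix $Q$ whose column for $u_0$ has entries $D^{-1/2}$. The new vectors $\sum_jQ_{ij}u_j$ have $h\le D^{-1/2}+\varepsilon\sum_{j\ge1}|Q_{ij}|$. If all entries of $Q$ had modulus $D^{-1/2}$, the second term would be about $\varepsilon\sqrt D\approx1$, which is useless. We need rows with bounded $\ell^1$ norm, and the Haar matrix has them.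

Let $D=2^p$. The \emph{Haar matrix} $Q$ has rows indexed by $i=1,\dots,D$ and columns by $j=0,\dots,D-1$. Column $0$ is constant, equal to $D^{-1/2}$. The other columns correspond to the dyadic intervals $I\subset\{1,\dots,D\}$ of length $2^l$, $1\le l\le p$, of which there are $\sum_l2^{p-l}=D-1$; the column for $I$ is $2^{-l/2}$ on the left half of $I$, $-2^{-l/2}$ on the right half, and $0$ outside $I$. For $D=4$,
\[
Q=\begin{pmatrix}1/2&1/2&1/\sqrt2&0\\1/2&1/2&-1/\sqrt2&0\\1/2&-1/2&0&1/\sqrt2\\1/2&-1/2&0&-1/\sqrt2\end{pmatrix}.
\]
The columns are unit vectors. Two distinct columns either have disjoint supports, or one of them has sum zero and the other is constant on its support. So $Q$ is orthogonal. Each row $i$ lies in exactly one dyadic interval of each length, so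
\begin{equation}\label{eq:haar}
Q_{i0}=D^{-1/2},\qquad\sum_{j\ge1}|Q_{ij}|\le\sum_{l\ge1}2^{-l/2}=1+\sqrt2<3 .
\end{equation}

\begin{lemma}\label{lem:absorb}
Let $V$ be an orthogonal sum of \emph{good} subspaces, of dimension $k$ and with $h\le\varepsilon$, and $\beta$ \emph{bad} subspaces of dimension at most $k$. Let $D$ be a power of $2$ and suppose there are at least $(D-1)\beta$ good subspaces. Then $V$ is an orthogonal sum of subspaces with the same list of dimensions and with $h\le4\varepsilon+D^{-1/2}$.
\end{lemma}

\begin{proof}
Assign to each bad subspace its own $D-1$ good subspaces, disjointly, and leave the unassigned good subspaces as they are. Let $U_0$ be bad, of dimension $k'\le k$, with orthonormal basis $u_{0,1},\dots,u_{0,k'}$, and let $U_1,\dots,U_{D-1}$ be the good subspaces assigned to it, with orthonormal bases $u_{j,1},\dots,u_{j,k}$. For $1\le i\le D$ and $1\le l\le k'$ put $w_{i,l}=\sum_{j=0}^{D-1}Q_{ij}u_{j,l}$. Since $Q$ is orthogonal, the $w_{i,l}$ are orthonormal and have the same span as the $u_{j,l}$ with $l\le k'$. Let $R_i$ be the span of $w_{i,1},\dots,w_{i,k'}$.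

For $x\in\mathcal X$ let $\xi_j=(\langle x,u_{j,l}\rangle)_{l\le k'}\in\mathbb R^{k'}$, so $|\xi_0|\le1$ and $|\xi_j|\le|P_{U_j}x|\le\varepsilon$ for $j\ge1$. The coordinate vector of $P_{R_i}x$ is $\sum_jQ_{ij}\xi_j$, so $h(R_i)\le D^{-1/2}+3\varepsilon$ by \eqref{eq:haar}. Replace $U_0$ by $R_D$, and replace $U_i$ for $1\le i<D$ by the orthogonal sum of $R_i$ and the span of the $u_{i,l}$ with $l>k'$, a subspace of $U_i$. The dimensions and the total span are unchanged, and $h\le(D^{-1/2}+3\varepsilon)+\varepsilon$ on each new subspace.
\end{proof}

\section{Primitive groups}\label{sec:primitive}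

Let $W\ne0$ be a Euclidean space. A finite group $H\le O(W)$ is \emph{primitive} if $W$ has no orthogonal decomposition into at least two nonzero subspaces that are permuted by $H$. For example, the group generated by the rotation of the plane through $2\pi/n$ is primitive for $n\ge5$, since that rotation does not permute two perpendicular lines. So primitive groups can be arbitrarily large in a fixed dimension. The next theorem says that, apart from such scalars, a primitive group is too large for Lemma~\ref{lem:random} only if it acts through a large symmetric group.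

\begin{theorem}\label{thm:primitive}
There is an absolute constant $C_4$ such that for every finite primitive group $H\le O(W)$ with $m=\dim W\ge2$, at least one of the following holds.
\begin{itemize}
\item[(a)] There are a subalgebra $\mathbb F=\mathbb R\cdot1$ or $\mathbb F=\mathbb R1+\mathbb RJ$ of $\operatorname{End}(W)$, with $J$ orthogonal and $J^2=-1$, and a subset $H'\subset H$ with $|H'|\le\exp(C_4m^{2/3}\log^2m)$, such that every $\eta\in H$ is $\eta'z$ with $\eta'\in H'$ and $z\in\mathbb F\cap O(W)$.
\item[(b)] There are an integer $N\ge9$ with $N-1>m^{2/3}$ and a Euclidean space $T$ such that $W\cong\mathbf 1^\perp\otimes T$ isometrically, with $\mathbf 1^\perp\subset\mathbb R^N$, and every $\eta\in H$ has the form $\sigma\otimes\tau$ with $\sigma\in S_N$ and $\tau\in O(T)$.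
\end{itemize}
\end{theorem}

This theorem is the only place where we use the finiteness of the group in an essential way; $O(W)$ itself permutes no nontrivial orthogonal decomposition and is transitive on the sphere. The exponent $\frac23$ is a convenient number between $\frac12$ and $1$. It must be less than $1$ so that $\log|H'|$ is much smaller than $m/\log m$, as Lemma~\ref{lem:random} requires. It exceeds $\frac12$ so that two tensor factors of dimension greater than $m^{2/3}$ do not fit into $W$, and so that all representations of alternating groups other than the natural one fall under (a).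

\subsection{Background}\label{sub:background}

In this section the letters $E$ and $F$ have their usual group-theoretic meaning. All groups are finite.

\medskip\noindent\emph{Representations.} Let $M\le O(W)$.
\begin{itemize}
\item[(R1)] $W$ is an orthogonal sum of irreducible $M$-submodules. The sum of all submodules isomorphic to a given irreducible one is an \emph{isotypic component}. Distinct components are orthogonal, because the orthogonal projection from one to another commutes with $M$ and so vanishes by Schur's lemma. If $M\trianglelefteq H\le O(W)$, each $\eta\in H$ maps $M$-submodules to $M$-submodules and isomorphic ones to isomorphic ones, so $H$ permutes the isotypic components of $M$.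
\item[(R2)] If $U$ is a real irreducible $M$-module, then $\operatorname{End}_M(U)$ is a division algebra, and $U\otimes\mathbb C$ is $Y$, $Y\oplus\bar Y$ or $Y\oplus Y$ with $Y$ a complex irreducible module and $\bar Y$ its complex conjugate.
\item[(R3)] Real modules with isomorphic complexifications are isomorphic. An irreducible complex representation of a direct product is an outer tensor product of irreducible representations of the factors.
\item[(R4)] The complexification of $\mathbf 1^\perp\subset\mathbb R^N$ is the \emph{deleted permutation representation} of $S_N$. For $N\ge4$ it is irreducible under $A_N$, which is $2$-transitive. Hence the real endomorphisms of $\mathbf 1^\perp$ commuting with $A_N$ are scalars, and the $A_N$-invariant bilinear forms on $\mathbf 1^\perp$ are multiples of the inner product.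
\end{itemize}

\noindent\emph{Groups.} The lower central series of a group $P$ is $\gamma_1=P$, $\gamma_{i+1}=[\gamma_i,P]$; it satisfies $[\gamma_i,\gamma_j]\le\gamma_{i+j}$, and $P$ is nilpotent of class $c$ if $\gamma_c\ne1=\gamma_{c+1}$. A group $S$ is \emph{quasisimple} if it is perfect and $S/Z(S)$ is simple. For a group $\Gamma$, the \emph{Fitting subgroup} $F$ is the largest nilpotent normal subgroup, the \emph{components} are the subnormal quasisimple subgroups, the \emph{layer} $E$ is the subgroup generated by the components, and $F^*=FE$ is the \emph{generalized Fitting subgroup}. Automorphisms of $\Gamma$ permute the components, and $F$, $E$, $F^*$ are characteristic. We use two standard facts \cite[\S31]{Asch}: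
\begin{itemize}
\item[(G1)] distinct components commute elementwise;
\item[(G2)] $C_\Gamma(F^*)\le F^*$, so that $C_\Gamma(F^*)=Z(F^*)$.
\end{itemize}
By (G2), $\Gamma/Z(F^*)$ is controlled by the actions of $\Gamma$ on $F$ and on $E$ by conjugation. This is the strategy for Theorem~\ref{thm:primitive}. One small lemma will be used for both factors.

\begin{lemma}\label{lem:class2}
Let $P$ be a group with $P/Z(P)$ abelian, and let $Y$ be an irreducible complex representation of $P$ whose restriction to $Z(P)$ is faithful. Then $(\dim Y)^2=[P:Z(P)]$.
\end{lemma}

\begin{proof}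
Let $\chi$ be the character of $Y$. If $x\notin Z(P)$, choose $y$ with $[y,x]=yxy^{-1}x^{-1}\ne1$. This commutator is central, so it acts on $Y$ by a scalar $\lambda\ne1$, and $\chi(x)=\chi(yxy^{-1})=\chi([y,x]x)=\lambda\chi(x)$ forces $\chi(x)=0$. On $Z(P)$ we have $|\chi|=\chi(1)$. Hence $1=\langle\chi,\chi\rangle=|Z(P)|\chi(1)^2/|P|$.
\end{proof}

\subsection{Quasisimple groups of small degree}

\begin{lemma}\label{lem:quasi}
There is an absolute constant $C_3$ such that, if $S$ is a finite quasisimple group with a faithful irreducible complex representation of degree $n$, then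
\begin{itemize}
\item[(i)] $\log|\operatorname{Aut}(S)|\le C_3n^{2/3}$, or
\item[(ii)] $S\cong A_N$ with $N\ge9$, $n=N-1$, and the representation is the deleted permutation representation.
\end{itemize}
\end{lemma}

\begin{proof}
Let $\bar S=S/Z(S)$. An automorphism of $S$ that is trivial on $\bar S$ has the form $x\mapsto x\zeta(x)$ with $\zeta:S\to Z(S)$ a homomorphism, and $\zeta$ is trivial because $S$ is perfect. So $\operatorname{Aut}(S)$ embeds in $\operatorname{Aut}(\bar S)$, and any finite list of groups $\bar S$ is covered by (i) once $C_3$ is large. By CFSG, apart from a finite list (the sporadic groups, the Tits group and $A_N$ for $N\le8$), $\bar S$ is of Lie type or is $A_N$ with $N\ge9$.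

\medskip\noindent\emph{Lie type.} Let $\ell$ be the rank of the ambient simple algebraic group and $q$ the usual field parameter (so that, for example, $PSU_{\ell+1}(q)$ is contained in $PGL_{\ell+1}(q^2)$, and the Suzuki and Ree groups have $q$ an odd power of $2$ or $3$). The tables of lower bounds of Landazuri and Seitz \cite{LS}, corrected by Seitz and Zalesskii \cite{SZ}, give the following: \emph{there is an absolute $c>0$ such that, for all but finitely many $\bar S$, every nontrivial irreducible projective complex representation of $\bar S$ has degree at least $q^{c\ell}$.} (For the classical groups the tabulated bounds are at least a constant times $q^\ell$ for the types $PSL$, $PSU$, $PSp$ and grow like a power $q^{c\ell}$ for the orthogonal groups. For the exceptional types $\ell\le8$, and the bounds are at least $q^c$ for a fixed $c>0$, up to finitely many groups.) In our representation $Z(S)$ acts by scalars and $S$ does not, so it defines a nontrivial irreducible projective representation of $\bar S$, and $\ell\log q\le C\log n$.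

On the other hand $|\bar S|\le q^{C\ell^2}$, because the algebraic group has dimension at most $4\ell^2$. The group $\operatorname{Out}(\bar S)$ is built from diagonal, field and graph automorphisms, of which there are at most $\max(\ell+1,4)$, $3\log_2q$ and $6$, so $|\operatorname{Out}(\bar S)|\le q^{C\ell}$. Hence $\log|\operatorname{Aut}(S)|\le C\ell^2\log q\le C(\ell\log q)^2\le C\log^2n$, and (i) holds.

\medskip\noindent\emph{Alternating groups.} Let $\bar S=A_N$ with $N\ge9$. Then $\operatorname{Aut}(A_N)=S_N$, so $\log|\operatorname{Aut}(S)|\le N\log N$. The Schur multiplier of $A_N$ has order $2$, so $S$ is $A_N$ or the unique perfect double cover $2.A_N$.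

Suppose $S=A_N$. By Rasala \cite{Rasala}, for $N\ge9$ the irreducible characters of $S_N$ of degree less than $N(N-3)/2$ have degree $1$ or $N-1$ and belong to the partitions $(N)$, $(N-1,1)$ and their conjugates. These restrict to the trivial or the deleted permutation representation of $A_N$. Every irreducible character of $A_N$ is a constituent of the restriction of an irreducible character $\psi$ of $S_N$ and has degree $\psi(1)$ or $\psi(1)/2$. So if (ii) fails, then $n\ge N(N-3)/4\ge N^2/6$, where the last inequality is equivalent to $N\ge9$. Then $N\log N\le C\sqrt n\log n\le Cn^{2/3}$, and (i) holds.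

Suppose $S=2.A_N$. We use the model inside the spin group. In the Clifford algebra of $\mathbb R^N$, unit vectors satisfy $u^2=-1$ and orthogonal vectors anticommute. The products of an even number of unit vectors form a group that maps onto $SO(N)$, by sending $u_1\cdots u_{2j}$ to the product of the reflections in the $u_i^\perp$, with kernel $\{\pm1\}$. A transposition $(i\,j)$ is the reflection in $(\epsilon_i-\epsilon_j)^\perp$. Let $\Gamma$ be the preimage of $A_N$. A double transposition lifts to $\pm uw$ with $u\perp w$, and $(uw)^2=-u^2w^2=-1$. So $\Gamma$ is not a split extension; hence its derived subgroup, which maps onto $A_N$, contains $-1$, and $\Gamma$ is perfect. Thus $\Gamma=2.A_N$.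

Choose $\nu=\lfloor N/4\rfloor$ disjoint $4$-subsets and on each the Klein four-group of double transpositions. The preimage $Q_j$ of the $j$th four-group has order $8$, is not cyclic, and has $-1$ as its only involution, so $Q_j\cong Q_8$ with center $\{\pm1\}$. For $i\ne j$ the groups $Q_i$ and $Q_j$ commute: their elements other than $\pm1$ are $\pm uw$ and $\pm u'w'$ with $u,w$ orthogonal to $u',w'$, and moving $u'w'$ past $uw$ gives the sign $(-1)^4$. The product $P=Q_1\cdots Q_\nu$ has order $2^{1+2\nu}$ and $P/\{\pm1\}$ is abelian. If $x=x_1\cdots x_\nu$ with $x_i\in Q_i$ and some $x_j\ne\pm1$, then an element of $Q_j$ that does not commute with $x_j$ does not commute with $x$. So $Z(P)=\{\pm1\}$. In a faithful irreducible representation of $S$ the central involution acts as the scalar $-1$, so Lemma~\ref{lem:class2} applies to each irreducible constituent of the restriction to $P$ and shows that it has degree $2^\nu$. Hence $n\ge2^{\lfloor N/4\rfloor}$, $N\le C\log n$, and (i) holds.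
\end{proof}

\subsection{Proof of Theorem~\ref{thm:primitive}}

\noindent\textbf{Step 0: normal subgroups act homogeneously.} Let $M\trianglelefteq H$. By (R1) and primitivity, $M$ has a single isotypic component: $W|_M$ is a sum of copies of one real irreducible module $U$, which is faithful because $W$ is. Take $Y$ as in (R2). Since $Y$ and $\bar Y$ have the same kernel, $Y$ is faithful. Thus
\begin{quote}
\emph{$M$ has a faithful irreducible complex representation $Y$ of degree at most $m$, and $W\otimes\mathbb C|_M$ is a sum of copies of $Y$ and $\bar Y$.}
\end{quote}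
This is the only use of primitivity.

\medskip\noindent\textbf{Step 1: the scalars.} Let $A\trianglelefteq H$ be abelian and let $\mathbb R[A]\subset\operatorname{End}(W)$ be its linear span, a commutative algebra. With $U$ as in Step~0, restriction to $U$ embeds $\mathbb R[A]$ in the division algebra $\operatorname{End}_A(U)$. So $\mathbb R[A]$ is a finite-dimensional commutative domain over $\mathbb R$, hence a field isomorphic to $\mathbb R$ or $\mathbb C$, and $A$, a finite subgroup of the multiplicative group of a field, is cyclic. Suppose $\mathbb R[A]\cong\mathbb C$. Each $a\in A$ is a root of unity and is orthogonal, so $a^T=a^{-1}=\bar a$. As $A$ spans the field, transposition is complex conjugation on it. Thus $J=\sqrt{-1}\in\mathbb R[A]$ has $J^T=-J$ and $J^TJ=1$.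

Choose an abelian $A\trianglelefteq H$ with $\dim\mathbb R[A]$ maximal and put $\mathbb F=\mathbb R[A]$. The group $H$ need not commute with $\mathbb F$, so we pass to $H_0=C_H(A)\trianglelefteq H$. Conjugation makes $H$ act on $\mathbb F$ by $\mathbb R$-algebra automorphisms, with kernel $H_0$, so $[H:H_0]\le2$.
\begin{quote}
$(\dagger)$ \emph{If $B\trianglelefteq H$ is abelian and $B\le H_0$, then $B\subset\mathbb F$; in particular $B$ is cyclic and central in $H_0$.}
\end{quote}
Indeed $AB$ is abelian and normal in $H$, and $\mathbb R[AB]\supseteq\mathbb F$, with equality by maximality. From now on $F$, $E$, $F^*$ refer to $\Gamma=H_0$. Their characteristic subgroups are normal in $H$. By (G2), $Z_0:=C_{H_0}(F^*)=Z(F^*)$ is abelian, so $Z_0\subset\mathbb F\cap O(W)$ by $(\dagger)$. Since $Z_0=C_{H_0}(F)\cap C_{H_0}(E)$,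
\begin{equation}\label{eq:index}
|H/Z_0|\le2\,|H_0/C_{H_0}(F)|\;|H_0/C_{H_0}(E)| .
\end{equation}
If the right side is at most $\exp(C_4m^{2/3}\log^2m)$, then (a) holds with $H'$ a set of representatives of $H/Z_0$.

\medskip\noindent\textbf{Step 2: the action on $F$.} Suppose $F$ has class $c\ge3$. Then $[\gamma_{c-1},\gamma_{c-1}]\le\gamma_{2c-2}=1$, as $2c-2\ge c+1$. So $\gamma_{c-1}$ is abelian and normal in $H$, hence central in $H_0$ by $(\dagger)$, and $\gamma_c=1$, a contradiction. Therefore $F/Z(F)$ is abelian. By Step~0 and Lemma~\ref{lem:class2}, $f:=[F:Z(F)]\le m^2$. By $(\dagger)$, $Z(F)$ is cyclic and central in $H_0$; its order is not bounded, so the count below must avoid it.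

A group of order $f$ is generated by at most $\log_2f$ elements, so $F$ is generated by $Z(F)$ and at most $\log_2f$ elements $x_i$. We count the conjugates of $x=x_i$ under $H_0$. Let $e\le f$ be the order of $x$ modulo $Z(F)$. For $\eta\in H_0$ we have $(\eta x\eta^{-1})^e=\eta x^e\eta^{-1}=x^e$. In each of the $f$ cosets $yZ(F)$, the equation $(yz)^e=x^e$ reads $z^e=y^{-e}x^e$ and has at most $e$ solutions $z$ in the cyclic group $Z(F)$. So $x$ has at most $f^2$ conjugates. The action of $\eta$ on $F$ is determined by the images of the $x_i$, and therefore
\[
|H_0/C_{H_0}(F)|\le f^{2\log_2f}\le\exp(C\log^2m).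
\]

\medskip\noindent\textbf{Step 3: the action on $E$.} Let $S_1,\dots,S_s$ be the components of $H_0$; if $s=0$ then $E=1$, and (a) holds by Step~2. Let $s\ge1$ and take $Y$ as in Step~0 for $M=E$. By (G1), multiplication is a surjective homomorphism $S_1\times\dots\times S_s\to E$, and by (R3) the pullback of $Y$ is $Y_1\otimes\dots\otimes Y_s$ with $Y_i$ an irreducible representation of $S_i$. The restriction $Y|_{S_i}$ is a multiple of $Y_i$, so $Y_i$ is faithful, and $n_i=\dim Y_i\ge2$ as $S_i$ is not abelian. Thus $\prod_in_i\le m$ and $s\le\log_2m$. The subgroup of $H_0$ that normalizes every $S_i$ has index at most $s!$ and maps to $\prod_i\operatorname{Aut}(S_i)$ with kernel $C_{H_0}(E)$. So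
\[
|H_0/C_{H_0}(E)|\le s!\prod_i|\operatorname{Aut}(S_i)| .
\]
Call $S_i$ \emph{large} if $Y_i$ is of type (ii) in Lemma~\ref{lem:quasi} and $n_i>m^{2/3}$.

\medskip\noindent\textbf{Step 4: no large component gives (a).} Each $S_i$ either satisfies (i), so $\log|\operatorname{Aut}(S_i)|\le C_3m^{2/3}$, or is $A_N$ with $N=n_i+1\le2m^{2/3}$, so $\log|\operatorname{Aut}(S_i)|=\log N!\le Cm^{2/3}\log m$. With $s\le\log_2m$ and $\log s!\le C\log^2m$, the right side of \eqref{eq:index} is at most $\exp(C_4m^{2/3}\log^2m)$.

\medskip\noindent\textbf{Step 5: a large component gives (b).} Let $S_i\cong A_N$ be large, $n_i=N-1>m^{2/3}$. By Step~0, all irreducible constituents of $W\otimes\mathbb C|_{S_j}$ are $Y_j$ or $\bar Y_j$, of degree $n_j$. Let $\eta\in H$. It permutes the components; if $\eta S_i\eta^{-1}=S_j$, then $\eta$ maps the irreducible $S_i$-submodules of $W\otimes\mathbb C$ to irreducible $S_j$-submodules, so $n_j=n_i$. If $j\ne i$, then $m\ge n_in_j>m^{4/3}$, which is impossible. So $S_i\trianglelefteq H$.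

Since $Y_i=\mathbf 1^\perp\otimes\mathbb C$ is isomorphic to its conjugate, $W\otimes\mathbb C|_{S_i}$ is a multiple of $Y_i$. By (R3), $W\cong\mathbf 1^\perp\otimes T$ as a real $A_N$-module, for a real vector space $T$, with $A_N$ acting on the first factor. For $w,w'\in T$ the form $(u,u')\mapsto\langle u\otimes w,u'\otimes w'\rangle_W$ on $\mathbf 1^\perp$ is $A_N$-invariant, so by (R4) it equals $\beta(w,w')\langle u,u'\rangle$, and $\beta$ is an inner product on $T$. With this inner product the isomorphism is isometric.

Finally let $\eta\in H$. Conjugation by $\eta$ is an automorphism of $S_i=A_N$, so it agrees with conjugation by some $\sigma\in S_N=\operatorname{Aut}(A_N)$. Then $\eta(\sigma\otimes1)^{-1}$ commutes with $A_N\otimes1$. Written as a matrix, with respect to an orthonormal basis of $T$, its entries are endomorphisms of $\mathbf 1^\perp$ commuting with $A_N$, hence scalars by (R4). So it equals $1\otimes\tau$, and $\tau$ is orthogonal because $\eta$ and $\sigma\otimes1$ are. Thus $\eta=\sigma\otimes\tau$. \qed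

\section{Proof of the upper bound}\label{sec:proof}

We prove Theorem~\ref{thm:main}(a). Let $V=\mathbb R^d$, $K=d/k$ and $L=\log(2K)$. For a subspace $U\le V$ put
\[
h(U)=\max_{g,i}|P_U\,gv^{(i)}|\le1,
\]
which is the function of Section~\ref{sec:absorb} for $\mathcal X=\{gv^{(i)}\}$. It is monotone in $U$, it satisfies $h(gU)=h(U)$ because $|P_{gU}x|=|P_Ug^{-1}x|$, and $h(U\oplus U')^2\le h(U)^2+h(U')^2$ for $U\perp U'$. We want $h\le C/\sqrt L$. We may assume $K\ge K_0$ for a large absolute constant $K_0$: otherwise $h\le1\le\sqrt{\log(2K_0)}/\sqrt L$ for any decomposition.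

\subsection{The finest system of blocks}

Among the orthogonal decompositions of $V$ into nonzero subspaces permuted by $G$ (the trivial one is allowed), take one with the largest number of members, and call them blocks. Let $\alpha$ index the $G$-orbits of blocks, let $V_\alpha$ be the sum of the blocks in the orbit $\alpha$, and $d_\alpha=\dim V_\alpha$. Each $V_\alpha$ is $G$-invariant and $V=\bigoplus_\alpha V_\alpha$. Let $v^{(i)}_\alpha$ be the component of $v^{(i)}$ in $V_\alpha$ and $\mu_\alpha=\sum_i|v^{(i)}_\alpha|^2$, so $\sum_\alpha\mu_\alpha\le1$. Since $P_{V_\alpha}gv^{(i)}=gv^{(i)}_\alpha$, we have $h(V_\alpha)^2\le\mu_\alpha$.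

Fix $\alpha$. Let $W=W_1,W_2,\dots,W_n$ be its blocks, of common dimension $m$, so $d_\alpha=nm$. Choose $g_l\in G$ with $g_lW=W_l$ and $g_1=1$, and let $H\le O(W)$ be the group induced on $W$ by the stabilizer of $W$ in $G$. If $g\in G$ and $gW_j=W_l$, then $g_l^{-1}gg_j$ stabilizes $W$ and so induces an element of $H$. This has three consequences.

\emph{$H$ is primitive.} If $H$ permuted the members $W'_t$ of a nontrivial orthogonal decomposition of $W$, then $g\,g_jW'_t=g_l(g_l^{-1}gg_j)W'_t=g_lW'_{t'}$ for some $t'$. Replacing the $W_j$ by the $g_jW'_t$ would give a decomposition permuted by $G$ with more members.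

\emph{$G$ acts on $V_\alpha$ through $O(W)\wr S_n$.} Identify $W^n=\mathbb R^n\otimes W$ with $V_\alpha$ by the isometry $(y_j)\mapsto\sum_jg_jy_j$. Then $(gy)_l=\tau_ly_{\sigma(l)}$, where $gW_{\sigma(l)}=W_l$ and $\tau_l\in H$ is induced by $g_l^{-1}gg_{\sigma(l)}$.

\emph{On one block, $h$ is controlled by $H$.} Let $x^{(i)}_1,\dots,x^{(i)}_n\in W$ be the coordinates of $v^{(i)}_\alpha$ in $W^n$. The $W$-component of $gv^{(i)}$ is $\tau_1x^{(i)}_{\sigma(1)}$, so
\begin{equation}\label{eq:block}
h(U)\le\max_{\eta\in H,\,i,\,j}|P_U\,\eta x^{(i)}_j|\quad\text{for }U\le W,\qquad\sum_{i,j}|x^{(i)}_j|^2=\mu_\alpha\le1 .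
\end{equation}

\subsection{Big orbits}

Call $\alpha$ \emph{big} if $d_\alpha\ge k\sqrt K$. For a big orbit, either the number of blocks or their dimension is large, and one of our tools applies.

\begin{proposition}\label{prop:big}
There is an absolute constant $C_5$ such that, if $K\ge K_0$ and $\alpha$ is big, then $V_\alpha$ is an orthogonal sum of \emph{pieces} $U$ with $\dim U\ge k$ and $h(U)\le C_5/\sqrt L$, and a remainder of dimension at most $2d_\alpha K^{-1/12}$.
\end{proposition}

\begin{proof}
Let $\kappa=\lceil k/m\rceil$, the least dimension of $F$ for which $\dim(F\otimes W)\ge k$. Note that $L\le2\log K$.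

\medskip\noindent\emph{Case A: many blocks, $n\ge\kappa K^{1/4}$.} Apply Proposition~\ref{prop:block} with $N=n$, $T=W$, $\rho=n/\kappa\ge K^{1/4}$ and the family $v^{(i)}_\alpha\in W^n$. The pieces are the subspaces $F\otimes W$. They have dimension at least $\kappa m\ge k$ and $h\le C_1/\sqrt{\log\rho}\le C_1\sqrt{8/L}$. The remainder, the orthogonal complement of $E_{\mathcal B}\otimes W$ in $V_\alpha$, has dimension at most $nm/\sqrt\rho\le d_\alpha K^{-1/8}$.

\medskip\noindent\emph{Case B: few blocks, $n<\kappa K^{1/4}$.} If $k>m$, then $\kappa\le2k/m$ and $n=d_\alpha/m\ge k\sqrt K/m\ge\kappa\sqrt K/2\ge\kappa K^{1/4}$, which is Case~A. So $k\le m$, $\kappa=1$, $n<K^{1/4}$, and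
\[
m=d_\alpha/n\ge kK^{1/4}.
\]
It suffices to decompose $W$ into pieces and a remainder of dimension at most $2mK^{-1/12}$: the maps $g_l$ carry the decomposition to each $W_l$ and preserve $h$. We bound $h$ by \eqref{eq:block}, writing $x$ for the members $x^{(i)}_j$ of the family, and apply Theorem~\ref{thm:primitive} to $H$.

\emph{Alternative (a).} The family may have very many members, but those with $|x|\le1/\sqrt L$ satisfy $|P_U\eta x|\le1/\sqrt L$ for every $U$, and fewer than $L$ members have $|x|>1/\sqrt L$. Let $\mathcal Y$ be the set of the vectors $\eta'x$ and $\eta'Jx$ (only $\eta'x$ if $\mathbb F=\mathbb R\cdot1$) with $\eta'\in H'$ and $|x|>1/\sqrt L$; it has at most $M=2L|H'|$ elements, of norm at most $1$. Take $u=1/\sqrt L$ in Lemma~\ref{lem:random}. Since $K\le m^4$, we have $L\le5\log m$, so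
\[
2mMe^{-c_0mu^2}\le20\,m\log m\,\exp\Bigl(C_4m^{2/3}\log^2m-\frac{c_0m}{5\log m}\Bigr)<1,
\]
because $m\ge K_0^{1/4}$ is large. Also $\sqrt{2k/m}\le\sqrt2K^{-1/8}\le1/\sqrt L$. So $W$ is an orthogonal sum of subspaces $U$ with $\dim U\ge k$ and $|P_Uy|\le2/\sqrt L$ for $y\in\mathcal Y$. For $\eta=\eta'z$ with $z=\alpha'+\beta'J$ orthogonal we have $\alpha'^2+\beta'^2=1$, because $J^T=-J$, and therefore $|P_U\eta x|\le|P_U\eta'x|+|P_U\eta'Jx|\le4/\sqrt L$. Thus $h(U)\le4/\sqrt L$, and there is no remainder.

\emph{Alternative (b).} Here $W=\mathbf 1^\perp\otimes T\subset\mathbb R^N\otimes T$, and each $\eta=\sigma\otimes\tau\in H$ is the restriction of an element of $O(T)\wr S_N$. Let $t=\dim T$, so $m=(N-1)t$ and $m\le Nt\le2m$. Let $\kappa'=\lceil k/t\rceil$ and $\rho=N/\kappa'$. If $k\le t$, then $\kappa'=1$ and $\rho=N>m^{2/3}\ge K^{1/6}$. If $k>t$, then $\kappa'\le2k/t$ and $\rho\ge Nt/(2k)\ge m/(2k)\ge K^{1/4}/2\ge K^{1/6}$. Apply Proposition~\ref{prop:block} with $\kappa'$ to the family of the $x$. The pieces $F\otimes T$ lie in $W$ because $E_{\mathcal B}\subset\mathbf 1^\perp$; they have dimension at least $\kappa't\ge k$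 and $h\le C_1/\sqrt{\log\rho}\le C_1\sqrt{12/L}$. The remainder in $W$ has dimension at most $Nt/\sqrt\rho\le2mK^{-1/12}$.
\end{proof}

For $k=1$ we have $\kappa=\kappa'=1$, so only the case of Proposition~\ref{prop:block} proved in Section~\ref{sub:fourier} is used.

\subsection{Cutting into windows}

It remains to treat the orbits that are not big, about which we know only $h(V_\alpha)^2\le\mu_\alpha$, and to produce subspaces of dimension exactly $k$. By a \emph{window} we mean the span of $k$ consecutive vectors in an orthonormal list that has been cut into consecutive groups of $k$ (the last group may be incomplete).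

\emph{Windows from big orbits.} Concatenate orthonormal bases of all pieces given by Proposition~\ref{prop:big}, over all big $\alpha$, and cut the list into windows. Each piece has dimension at least $k$, so a window meets the bases of at most two pieces, and $h\le\sqrt2\,C_5/\sqrt L$ on it.

\emph{Windows from light orbits.} Call $\alpha$ \emph{light} if it is not big and $\mu_\alpha\le1/L$. Concatenate orthonormal bases of the light $V_\alpha$ and cut the list into windows. A window $U$ lies in the sum of the $V_\alpha$ whose bases it meets, so $h(U)^2\le\sum\mu_\alpha$ over these $\alpha$. A window may meet many light orbits, so this sum need not be small. At most two of these $V_\alpha$, the first and the last, are not contained in $U$, and they contribute at most $2/L$. Each $V_\alpha$ is contained in at most one window and $\sum_\alpha\mu_\alpha\le1$, so fewer than $L$ windows are \emph{exceptional}, in the sense that the $V_\alpha$ contained in them have total mass greater than $1/L$. All other windows have $h^2\le3/L$.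

Call the complete windows of the first kind and the complete nonexceptional windows of the second kind \emph{good}. They have dimension $k$ and $h\le\varepsilon:=\max(\sqrt2\,C_5,\sqrt3)/\sqrt L$. The orthogonal complement $V_{\mathrm{bad}}$ of their sum is spanned by
\begin{itemize}
\item the remainders from Proposition~\ref{prop:big}, of total dimension at most $2dK^{-1/12}$;
\item the two incomplete last windows, of total dimension less than $2k$;
\item the exceptional windows, of total dimension at most $Lk$;
\item the $V_\alpha$ that are neither big nor light; these have $\mu_\alpha>1/L$, so there are fewer than $L$ of them, of total dimension at most $Lk\sqrt K$.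
\end{itemize}
Cut an orthonormal basis of $V_{\mathrm{bad}}$ into $\beta=\lceil\dim V_{\mathrm{bad}}/k\rceil$ bad windows, all of dimension $k$ except possibly one smaller. Then
\[
\beta\le2K^{11/12}+L\sqrt K+L+3 .
\]
The good and bad windows together form an orthogonal decomposition of $V$ with exactly the dimensions required in Theorem~\ref{thm:main}(a); in particular there are $\lceil K\rceil-\beta\ge K-\beta$ good windows.

Let $D$ be the power of $2$ in $[L,2L)$. For $K\ge K_0$ we have $D\beta\le2L(2K^{11/12}+L\sqrt K+L+3)\le K$, so there are at least $(D-1)\beta$ good windows. Lemma~\ref{lem:absorb} now gives an orthogonal decomposition of $V$ with the same dimensions and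
\[
h\le4\varepsilon+D^{-1/2}\le4\varepsilon+L^{-1/2}\le C/\sqrt{\log(2d/k)} .
\]
This proves Theorem~\ref{thm:main}(a), and with it Theorem~\ref{thm:cube}. \qed

\begin{thebibliography}{9}

\bibitem{Asch}
Aschbacher, \emph{Finite Group Theory}.

\bibitem{LS}
Landazuri and Seitz, J. Algebra \textbf{32} (1974).

\bibitem{problem}
\texttt{https://cdn-avatars.qwak.ai/\allowbreak datasets/\allowbreak CASO2/\allowbreak finemath-cal/\allowbreak viewer/\allowbreak default/\allowbreak train?p=226}

\bibitem{Rasala}
Rasala, J. Algebra \textbf{45} (1977).

\bibitem{SZ}
Seitz and Zalesskii, J. Algebra \textbf{158} (1993).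

\end{thebibliography}
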